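\title{The least singular value of a random matrix with independent, linearly transformed rows}

\begin{abstract}
Take an $n\times n$ matrix with i.i.d.\ complex entries of unit variance, multiply its $j$-th row on the right by a deterministic matrix $A_j$ whose singular values are bounded above and below, and add a deterministic matrix of norm $O(n^c)$. We prove that for every $a>0$ the least singular value of the resulting matrix is at most $n^{-b}$ with probability at most $n^{-a}$, for an explicit $b$ that depends only on $a$ and $c$. The proof classifies the vector annihilated by $n-1$ of the rows according to the largest of the concentration functions of the $n$ rows, and plays this value against the metric entropy of the set of vectors with large concentration function.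
\end{abstract}

\section{The problem and the results}\label{sec:intro}

For $A\in\mathcal{M}_n(\mathbb{C})$ let
\[
s(A)=\min_{\|x\|=1}\|Ax\|,\qquad \|A\|=\max_{\|x\|=1}\|Ax\|,
\]
where $\|x\|$ is the Euclidean norm on $\mathbb{C}^n$. The least singular value $s(A)$ is positive exactly when $A$ is invertible, and then $s(A)=1/\|A^{-1}\|$. It is also the distance, in operator norm, from $A$ to the set of singular matrices: if $A+F$ kills a unit vector then $\|F\|\ge s(A)$, and if the unit vector $x$ realizes the minimum then $A-Axx^*$ kills $x$. A lower bound $s(A)\ge n^{-b}$ is therefore a quantitative form of invertibility.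

Let $X$ be a random matrix in $\mathcal{M}_n(\mathbb{C})$ with i.i.d.\ entries of mean $m$ and unit variance, whose law is fixed and does not depend on $n$. Let $R_1,\dots,R_n$ be the rows of $X$. Fix $0<s_-\le s_+<\infty$, and call deterministic matrices $A_1,\dots,A_n\in\mathcal{M}_n(\mathbb{C})$, which may depend on $n$, \emph{admissible} if
\[
s_-\le\min_{1\le j\le n}s(A_j)\le\max_{1\le j\le n}\|A_j\|\le s_+ .
\]
Let $Y$ be the matrix with rows $R_1A_1,\dots,R_nA_n$. The rows of $Y$ are independent, but the entries inside a row are in general correlated: the covariance matrix of the $j$-th row is $A_j^*A_j$, and admissibility says that its eigenvalues lie in $[s_-^2,s_+^2]$, so that each row fluctuates in every direction. The following statement is posed in \cite{blog} as Conjecture (TV).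

\begin{quote}
Fix $c>0$. For every $a>0$ there exists $b>0$, depending only on $a,c,m,s_\pm$, such that for every deterministic $A\in\mathcal{M}_n(\mathbb{C})$ with $\|A\|=O(n^c)$ and for $n$ large enough,
$\mathbb{P}(s(Y+A)\le n^{-b})\le n^{-a}$.
\end{quote}

In words, the noise $Y$ should push any matrix $A$ of polynomial size to a polynomial distance from the singular matrices, with a failure probability that is as small a power of $n$ as we like. Two cases suggest that this is right. If all $A_j$ are equal, then $Y+A=(X+AA_1^{-1})A_1$, so $s(Y+A)\ge s_-\,s(X+AA_1^{-1})$ with $\|AA_1^{-1}\|\le\|A\|/s_-$: the matrices $A_j$ disappear from the problem. If the entries have a bounded density, the statement follows in a few lines for arbitrary admissible $A_j$ (Example~\ref{ex:density}). The doubt concerns laws with atoms, such as random signs, combined with $n$ unrelated matrices $A_j$, which might be chosen so as to line up the atoms of different rows. We show that this cannot be done.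

\begin{theorem}\label{thm:main}
In the setting above, let $a>0$ and set
\[
L=\lceil 8(a+2)\rceil,\qquad h=\max\bigl(c,\tfrac a2+2\bigr)+1,\qquad b=(h+2)L+\tfrac52 .
\]
For every $K$ there is $n_0$, depending only on $K,a,c,s_\pm$ and the law of the entries, such that for all $n\ge n_0$, all admissible $A_1,\dots,A_n$ and all $A$ with $\|A\|\le Kn^c$,
\[
\mathbb{P}\bigl(s(Y+A)\le n^{-b}\bigr)\le n^{-a}.
\]
\end{theorem}

Thus the conjecture holds, with an exponent $b$ that depends only on $a$ and $c$. The proof uses little of the law of the entries: only that each entry is spread out at a fixed scale. Given constants $c_0,C_0,q_0>0$, we say that a complex random variable $\xi$ satisfies (H) if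
\begin{equation}\tag{H}\label{eq:H}
\mathbb{P}\bigl(c_0\le|\xi-\xi'|\le C_0\bigr)\ge q_0 ,
\end{equation}
where $\xi'$ is an independent copy of $\xi$. For instance, a random sign satisfies (H) with $c_0=C_0=2$ and $q_0=\frac12$.

\begin{theorem}\label{thm:general}
Let $a,h>0$, $d\ge0$ and $c_0,C_0,q_0>0$. Put $L=\lceil 8(a+2)\rceil$, $B=h+d+1$ and $b=BL+d+\frac32$. There exist $n_0$ and $\gamma>0$, depending only on $a,h,d,c_0,C_0,q_0$, such that the following holds for $n\ge n_0$. Let $X$ be an $n\times n$ matrix with independent entries satisfying \eqref{eq:H}, not necessarily identically distributed and with no moment assumption, and let $R_1,\dots,R_n$ be its rows. Let $A_1,\dots,A_n$ be deterministic with $n^{-d}\le s(A_j)\le\|A_j\|\le n^d$, and let $A$ be any deterministic matrix. If $Y$ is the matrix with rows $R_jA_j$, then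
\[
\mathbb{P}\bigl(s(Y+A)\le n^{-b},\ \|Y+A\|\le n^h\bigr)\le n^{-a-1}+e^{-\gamma n}.
\]
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:general}]
The variance assumption is used twice, for (H) and for the norm. Let $\zeta=X_{11}-X_{11}'$ with $X_{11}'$ an independent copy of $X_{11}$. Since $\mathbb{E}|\zeta|^2=2$, the variable $\zeta$ is not almost surely $0$, so there are $0<c_0<C_0<\infty$ with $q_0:=\mathbb{P}(c_0\le|\zeta|\le C_0)>0$. Thus (H) holds with constants that depend only on the law. Take $d=1$; for $n$ large, $n^{-1}\le s_-$ and $s_+\le n$.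

Let $\|\cdot\|_{HS}$ be the Hilbert--Schmidt norm, the square root of the sum of the squared moduli of the entries; it dominates the operator norm. Since $\mathbb{E}\|X\|_{HS}^2=n^2(1+|m|^2)$, Markov's inequality gives
$\mathbb{P}(\|X\|_{HS}>n^{a/2+2})\le(1+|m|^2)n^{-a-2}$. Row by row, $\|R_jA_j\|\le s_+\|R_j\|$, so $\|Y\|_{HS}\le s_+\|X\|_{HS}$. Off the exceptional event, $\|Y+A\|\le s_+n^{a/2+2}+Kn^c\le n^h$ for $n$ large. With $B=h+2$ and $b=BL+1+\frac32=(h+2)L+\frac52$, Theorem~\ref{thm:general} gives
\[
\mathbb{P}\bigl(s(Y+A)\le n^{-b}\bigr)\le n^{-a-1}+e^{-\gamma n}+(1+|m|^2)n^{-a-2}\le n^{-a}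
\]
for $n$ large.
\end{proof}

Section~\ref{sec:normal} reduces Theorem~\ref{thm:general} to a question on the vector annihilated by $n-1$ rows. Section~\ref{sec:idea} works out the method on random signs and states the entropy bound on which it rests. Section~\ref{sec:proof} proves Theorem~\ref{thm:general} from this bound, and Section~\ref{sec:entropy} proves the bound. Section~\ref{sec:limits} shows that $b$ must depend on $a$ and on $c$, and that two of the hypotheses cannot be dropped.

\medskip
\noindent\textbf{Notation.} We identify $\mathbb{C}$ with $\mathbb{R}^2$, with scalar product $\langle z,z'\rangle=\operatorname{Re}(\bar zz')$. The closed disc of center $z$ and radius $r$ is $D(z,r)$. We write $|T|$ for the area of a Borel set $T\subset\mathbb{C}$, or for its cardinality if it is finite. A \emph{polydisc of radius $r$} is a set $\{w\in\mathbb{C}^n:|w_i-u_i|\le r\text{ for all }i\}$; two of its points are at Euclidean distance at most $2r\sqrt n$.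

\section{Normal vectors and concentration functions}\label{sec:normal}

Throughout, $M=Y+A$. Its rows $M_j=R_jA_j+a_j$, where $a_j$ is the $j$-th row of $A$, are independent. The least singular value is a minimum over the whole sphere; the first step replaces the sphere by $n$ special vectors, each independent of one row.

\begin{lemma}\label{lem:normal}
For each $i$ there is a unit vector $v^{(i)}\in\mathbb{C}^n$, a Borel function of $(M_j)_{j\ne i}$, with $M_jv^{(i)}=0$ for all $j\ne i$. For every $\varepsilon>0$, if $s(M)\le\varepsilon$ then $|M_iv^{(i)}|\le\sqrt n\,\varepsilon$ for some $i$.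
\end{lemma}

\begin{proof}
Let $N$ be the $(n-1)\times n$ matrix with rows $M_j$, $j\ne i$; its kernel is nonzero and equals the kernel of $N^*N$. Diagonalizing the positive semidefinite matrix $N^*N$ shows that $e^{-tN^*N}$ converges, as the integer $t$ tends to infinity, to the orthogonal projection $P$ onto $\ker N$. So $P$ is a pointwise limit of continuous functions of $N$, hence Borel. Take $v^{(i)}=Pe/\|Pe\|$ for the first vector $e$ of the standard basis with $Pe\ne0$.

We have $s(M^*)=s(M)$: both vanish if $M$ is singular, and otherwise $\|(M^*)^{-1}\|=\|M^{-1}\|$. So if $s(M)\le\varepsilon$ there is a unit row vector $u$ with $\|uM\|\le\varepsilon$. Pick $i$ with $|u_i|\ge n^{-1/2}$. Then $uMv^{(i)}=\sum_ju_jM_jv^{(i)}=u_iM_iv^{(i)}$, and $|uMv^{(i)}|\le\|uM\|\le\varepsilon$.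
\end{proof}

We call $v^{(i)}$ the $i$-th \emph{normal vector}. It is real when $M$ is real. Since $M_i$ is independent of $v^{(i)}$, we must bound $\mathbb{P}(|M_iv|\le r)$ for a fixed vector $v$. Now $M_iv=R_i(A_iv)+a_iv$ is a weighted sum of independent variables plus a shift $a_iv$ over which we have no control. This leads to the following quantity. For a random vector $\xi=(\xi_1,\dots,\xi_n)$ with independent coordinates, $w\in\mathbb{C}^n$ and $r>0$, the \emph{concentration function} is
\[
\rho_r(w)=\sup_{z\in\mathbb{C}}\mathbb{P}\Bigl(\Bigl|\sum_i\xi_iw_i-z\Bigr|\le r\Bigr),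
\]
the largest mass that the sum puts on a disc of radius $r$. It is nondecreasing in $r$. We write $\rho^{(j)}_r$ for the concentration function of $\xi=R_j$. For every deterministic $v$,
\begin{equation}\label{eq:row}
\mathbb{P}(|M_jv|\le r)\le\rho^{(j)}_r(A_jv).
\end{equation}
Conditioning on all coordinates but the $i$-th only changes the center $z$, so
\begin{equation}\label{eq:onecoord}
\rho_r(w)\le\sup_{z\in\mathbb{C}}\mathbb{P}(|\xi_iw_i-z|\le r)\qquad\text{for every }i .
\end{equation}

\begin{example}[bounded densities]\label{ex:density}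
Suppose that the entries of $X$ have a density on $\mathbb{C}$ bounded by $\Delta$, and that the $A_j$ are admissible. For a unit vector $v$, the vector $w=A_jv$ has a coordinate of modulus at least $s_-/\sqrt n$, so \eqref{eq:onecoord} gives $\rho^{(j)}_r(A_jv)\le\pi\Delta nr^2/s_-^2$. Conditioning on $(M_j)_{j\neq i}$ in Lemma~\ref{lem:normal}, taking $r=\sqrt n\,\varepsilon$ and summing over $i$, we get $\mathbb{P}(s(M)\le\varepsilon)\le\pi\Delta n^3\varepsilon^2/s_-^2$. Every $b>(a+3)/2$ works, with no condition on $A$.
\end{example}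

With atoms there is no such bound valid for all $v$. For random signs and $w=(1,-1,0,\dots,0)/\sqrt2$ we have $\mathbb{P}(\sum\xi_iw_i=0)=\frac12$, so $\rho_r(w)\ge\frac12$ however small $r$ is. The task is to show that the normal vector is unlikely to be a vector of this kind. What survives of \eqref{eq:onecoord} under (H) is a bound by a constant less than one.

\begin{lemma}\label{lem:rho}
Let $\xi$ have independent coordinates satisfying \eqref{eq:H}, and let $r>0$.
\begin{enumerate}
\item[(a)] If $2r<c_0|w_i|$ for some $i$, then $\rho_r(w)\le1-q_0/2$.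
\item[(b)] The function $w\mapsto\rho_r(w)$ is upper semicontinuous, hence Borel.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\xi_i'$ be an independent copy of $\xi_i$. If $\xi_iw_i$ and $\xi_i'w_i$ both lie in $D(z,r)$, then $|\xi_i-\xi_i'|\le2r/|w_i|<c_0$. Hence $\mathbb{P}(|\xi_iw_i-z|\le r)^2\le1-q_0$, and $(1-q_0)^{1/2}\le1-q_0/2$. Apply \eqref{eq:onecoord}.

(b) Let $w_t\to w$, so that $Z_t=\sum_i\xi_i(w_t)_i$ converges pointwise to $Z=\sum_i\xi_iw_i$. Choose $z_t$ with $\mathbb{P}(|Z_t-z_t|\le r)\ge\rho_r(w_t)-1/t$. Pass to a subsequence along which $\rho_r(w_t)$ tends to its upper limit and either $|z_t|\to\infty$ or $z_t\to z$. In the first case the indicator of $\{|Z_t-z_t|\le r\}$ tends to $0$ pointwise, so the upper limit is $0$ by dominated convergence. In the second case, since discs are closed, $\limsup_t\mathbf{1}_{\{|Z_t-z_t|\le r\}}\le\mathbf{1}_{\{|Z-z|\le r\}}$, and Fatou's lemma applied to the complements gives $\limsup_t\rho_r(w_t)\le\mathbb{P}(|Z-z|\le r)\le\rho_r(w)$.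
\end{proof}

\section{The method, on random signs}\label{sec:idea}

In this section the entries of $X$ are independent uniform signs $\pm1$, so that all rows have the same concentration function $\rho_r$. The matrices $A_j$ are arbitrary real orthogonal matrices, and $A$ is real with $\|A\|\le n^h-n$, so that $\|M\|\le n^h$ always, because $\|Y\|_{HS}=\|X\|_{HS}=n$.

\subsection{The most concentrated vectors}

Two bounds can be obtained by hand for real $w$; a disc of radius $r$ meets the real line in an interval of length at most $2r$. If $|w_1|>r$, the two values of $\xi_1w_1$ differ by more than $2r$, and \eqref{eq:onecoord} gives $\rho_r(w)\le\frac12$. If $|w_1|,|w_2|,|w_3|>r$, then $\rho_r(w)\le\frac38$. Indeed, condition on the other signs, assume $w_1,w_2,w_3>0$ by symmetry, and record a sign pattern by the set of its plus signs. The eight patterns split into three chains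
\[
\emptyset\subset\{1\}\subset\{1,2\}\subset\{1,2,3\},\qquad\{2\}\subset\{2,3\},\qquad\{3\}\subset\{1,3\}.
\]
Along a chain the sum increases by more than $2r$ at each step, so an interval of length $2r$ catches at most one pattern per chain.

Let $r=n^{-h-2}$ and $n\ge3$. We claim that
\begin{equation}\label{eq:toy}
\mathbb{P}\bigl(\rho_r(A_\kappa v^{(i)})>\tfrac38\text{ for some }\kappa\bigr)\le n^3\lceil n^{h+2}\rceil^2\,2^{-(n-1)} .
\end{equation}
Fix $\kappa$ and let $\mathcal{V}$ be the set of real unit vectors $v$ with $\rho_r(A_\kappa v)>\frac38$. For $v\in\mathcal{V}$, at most two coordinates of the unit vector $A_\kappa v$ lie outside $[-r,r]$. Choosing a pair of indices and covering $[-1,1]$ by $\lceil1/r\rceil$ intervals of length $2r$, we cover $A_\kappa\mathcal{V}$ by at most $n^2\lceil1/r\rceil^2$ cubes $Q$ of side $2r$. For each cube that meets $A_\kappa\mathcal{V}$ fix $v_Q\in\mathcal{V}$ with $A_\kappa v_Q\in Q$. If $v^{(i)}\in\mathcal{V}$ and $A_\kappa v^{(i)}\in Q$, then $\|v^{(i)}-v_Q\|\le2r\sqrt n$, and for $j\ne i$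
\[
|M_jv_Q|=|M_j(v_Q-v^{(i)})|\le n^h\cdot2r\sqrt n=2n^{-3/2}<n^{-1/2}.
\]
The vector $v_Q$ is deterministic, and the unit vector $A_jv_Q$ has a coordinate of modulus at least $n^{-1/2}$. By \eqref{eq:row}, each of these $n-1$ independent events has probability at most $\frac12$. Summing over $Q$ and $\kappa$ gives \eqref{eq:toy}.

The point to retain is that the row $\kappa$ used for \emph{counting} is arbitrary. No relation between $A_\kappa$ and the other matrices was used, only that $A_\kappa$ is invertible, so that locating $A_\kappa v$ locates $v$. After \eqref{eq:toy} we may restrict attention to vectors at which \emph{all} rows have concentration at most $\frac38$. For them each row costs $\frac38$ instead of $\frac12$, and this pays for the larger covering needed at the next level of concentration. The proof iterates this from level $\frac38$ down to level $n^{-a-2}$, which is small enough to survive the sum over $i$ in Lemma~\ref{lem:normal}.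

\subsection{How many vectors have concentration at least $p$?}

The iteration needs a covering bound at every level $p$. It is the technical core of the paper and holds under (H) alone.

\begin{proposition}\label{prop:entropy}
Let $\xi$ have independent coordinates satisfying \eqref{eq:H}, let $\alpha\ge1$ and $k=\lfloor n^{1/4}\rfloor$. There are $C_1=C_1(c_0,C_0,q_0)$ and $n_1=n_1(\alpha,c_0,C_0,q_0)$ such that for $n\ge n_1$ and $r,p\in[n^{-\alpha},1]$, the set
\[
W=\bigl\{w\in\mathbb{C}^n:\ \max_i|w_i|\le n^\alpha,\ \rho_r(w)\ge p\bigr\}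
\]
is covered by at most $N$ polydiscs of radius $r$, where
\[
N\le e^{n^{2/3}}\ \text{ if }kp>768,\qquad N\le e^{n^{2/3}}\Bigl(\frac{C_1}{kp}\Bigr)^n\ \text{ if }kp\le768 .
\]
\end{proposition}

The shape of the bound is explained by integer vectors.

\begin{example}[integer vectors]\label{ex:integer}
Let $H\ge1$ be an integer and let $w\in\mathbb{Z}^n$ with $|w_i|\le H$. For random signs, $\sum\xi_iw_i$ is an integer with mean $0$ and variance at most $nH^2$. By Chebyshev's inequality it lies in $[-2H\sqrt n,2H\sqrt n]$ with probability at least $\frac34$, and this interval contains at most $5H\sqrt n$ integers. Hence $\rho_r(w)\ge p:=3/(20H\sqrt n)$ for all $r>0$. For $r<\frac12$ no polydisc of radius $r$ contains two integer vectors, so for $H\le n^\alpha$ any covering of $W$ has at least $(2H)^n=\bigl(0.3/(\sqrt n\,p)\bigr)^n$ elements.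
\end{example}

So about $1/(\sqrt n\,p)$ choices per coordinate cannot be avoided, and Proposition~\ref{prop:entropy} allows about $1/(n^{1/4}p)$. What matters is that this number is smaller than $1/p$ by a power of $n$: if all rows have concentration about $p$, the union bound reads
\[
\Bigl(\frac{C_1}{kp}\Bigr)^n(2p)^{n-1}\le\frac1p\Bigl(\frac{2C_1}{k}\Bigr)^n ,
\]
which is negligible when $p$ is polynomial in $1/n$.

\subsection{Two difficulties}

\emph{Which row decides the level?} By Lemma~\ref{lem:normal} the quantity to be made small is $\rho_r(A_iv^{(i)})$, and it is tempting to classify $v$ by $p=\rho_r(A_iv)$. When all $A_j$ are equal, this determines the concentration of every row. In general it does not. Let $v=e_1$, $A_j=I$ for $j\ne i$, and let $A_i$ be orthogonal with first column $n^{-1/2}(1,\dots,1)$. For $r<n^{-1/2}$ we have $\rho_r(A_jv)=\frac12$, while $\rho_r(A_iv)=\binom{n}{\lfloor n/2\rfloor}2^{-n}$ tends to $0$. If the class is defined through row $i$, only the bound $\frac12$ is available for the other rows, and $2^{-(n-1)}$ does not compensate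 a covering number such as the one of Example~\ref{ex:integer} with $H\ge2$. We classify $v$ instead by the \emph{largest} concentration among the rows,
\[
\rho^*_r(v)=\max_{1\le j\le n}\rho^{(j)}_r(A_jv).
\]
If $\rho^*_r(v)\approx p$, the row that realizes the maximum confines $v$ to a set of small entropy, and every other row has concentration at most about $p$ by definition.

\emph{Loss of scale.} The covering is at scale $r$, but after replacing $v^{(i)}$ by $v_Q$ we only know $|M_jv_Q|\le n^Br$, and the concentration at scale $n^Br$ may be far larger than at scale $r$. In \eqref{eq:toy} this was harmless, because the bound $\frac12$ holds at all scales below $n^{-1/2}$. In general we use a geometric sequence of scales with ratio $n^B$. Since $\rho^*$ stays between $n^{-a-2}$ and $1$, it cannot grow by more than a factor $n^{1/8}$ at each of $L\geq 8(a+2)$ steps, and a loss of $n^{1/8}$ per row is absorbed by the gain $k\approx n^{1/4}$. The $L$ steps of size $n^B$ account for the term $BL$ in the exponent $b$.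

\section{Proof of Theorem~\ref{thm:general}}\label{sec:proof}

We return to the setting of Theorem~\ref{thm:general} and assume Proposition~\ref{prop:entropy}. The function $\rho^*_r$ just defined is Borel by Lemma~\ref{lem:rho}(b). The scales are
\[
r_l=n^{-d-1-Bl},\qquad0\le l\le L ,
\]
so that $r_l=n^Br_{l+1}$ and $r_L=\sqrt n\,n^{-b}$. The largest scale $r_0$ is chosen so that Lemma~\ref{lem:rho}(a) applies at all scales: for a unit vector $v$ we have $\|A_jv\|\ge n^{-d}$, so $A_jv$ has a coordinate of modulus at least $n^{-d-1/2}$, and $2r_0<c_0n^{-d-1/2}$ as soon as $\sqrt n>2/c_0$. For such $n$,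
\begin{equation}\label{eq:crude}
\rho^*_{r_l}(v)\le1-q_0/2\qquad\text{for all unit vectors $v$ and all }0\le l\le L .
\end{equation}

\subsection*{Step 1: normal vectors with small concentration}
The row $M_i$ is independent of $v^{(i)}$. Conditioning on $(M_j)_{j\ne i}$ and using \eqref{eq:row} and $\rho^{(i)}_{r_L}(A_iv)\le\rho^*_{r_L}(v)$,
\[
\mathbb{P}\bigl(|M_iv^{(i)}|\le r_L,\ \rho^*_{r_L}(v^{(i)})\le n^{-a-2}\bigr)\le n^{-a-2}.
\]
By Lemma~\ref{lem:normal} with $\varepsilon=n^{-b}$, summing over $i$,
\begin{equation}\label{eq:split}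
\mathbb{P}\bigl(s(M)\le n^{-b},\ \|M\|\le n^h\bigr)\le n^{-a-1}+\sum_{i=1}^n\mathbb{P}\bigl(\|M\|\le n^h,\ \rho^*_{r_L}(v^{(i)})>n^{-a-2}\bigr).
\end{equation}
It remains to bound the last sum by $e^{-\gamma n}$.

\subsection*{Step 2: choice of a scale, a level and a row}
Let $v$ be a unit vector with $\rho^*_{r_L}(v)>n^{-a-2}$. There is $0\le l<L$ with $\rho^*_{r_l}(v)\le n^{1/8}\rho^*_{r_{l+1}}(v)$, since otherwise
\[
1\ge\rho^*_{r_0}(v)>n^{L/8}\rho^*_{r_L}(v)>n^{L/8-a-2}\ge1 .
\]
Let $p\in\{1,\frac12,\frac14,\dots\}$ be such that $p\le\rho^*_{r_{l+1}}(v)<2p$. By monotonicity in $r$, $2p>\rho^*_{r_L}(v)>n^{-a-2}$, so $p\ge n^{-a-3}$ for $n\ge2$. Let $\kappa$ be a row that realizes the maximum at scale $r_{l+1}$. Then $v$ belongs to the class $\mathcal{V}_{l,p,\kappa}$, the Borel set of unit vectors $v$ with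
\begin{equation}\label{eq:class}
p\le\rho^*_{r_{l+1}}(v)=\rho^{(\kappa)}_{r_{l+1}}(A_\kappa v)<2p,\qquad\rho^*_{r_l}(v)\le2n^{1/8}p .
\end{equation}
There are at most $Ln\bigl((a+3)\log_2n+1\bigr)$ classes.

\subsection*{Step 3: union bound in one class}
Fix $i$ and a class $\mathcal{V}=\mathcal{V}_{l,p,\kappa}$. Let $\alpha=d+1+BL$. Since $B>1$ and $L\ge8(a+2)$, we have $\alpha\ge a+3$, so $r_{l+1}$ and $p$ lie in $[n^{-\alpha},1]$. For $v\in\mathcal{V}$, the coordinates of $w=A_\kappa v$ have modulus at most $\|A_\kappa\|\le n^d\le n^\alpha$, which is the only use of the upper bound on $\|A_\kappa\|$, and $\rho^{(\kappa)}_{r_{l+1}}(w)\ge p$. Proposition~\ref{prop:entropy}, applied to $\xi=R_\kappa$ and $r=r_{l+1}$, covers $A_\kappa\mathcal{V}$ by $N$ polydiscs $Q$ of radius $r_{l+1}$. The covering depends on the law of $R_\kappa$, not on its realization: it is deterministic, whether or not $\kappa=i$.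

For each $Q$ that meets $A_\kappa\mathcal{V}$, fix $v_Q\in\mathcal{V}$ with $A_\kappa v_Q\in Q$. Choosing the representative inside the class is what makes \eqref{eq:class} available for it. If $v\in\mathcal{V}$ and $A_\kappa v\in Q$, the lower bound on $s(A_\kappa)$ gives
\[
\|v-v_Q\|\le n^d\|A_\kappa(v-v_Q)\|\le2n^{d+1/2}r_{l+1}.
\]
If moreover $M_jv=0$ for all $j\ne i$ and $\|M\|\le n^h$, then for $j\ne i$ and $n\ge4$
\[
|M_jv_Q|=|M_j(v_Q-v)|\le2n^{h+d+1/2}r_{l+1}\le n^{B}r_{l+1}=r_l .
\]
This is the only place where the norm of $M$ enters. The event $\{\|M\|\le n^h,\ v^{(i)}\in\mathcal{V}\}$ is thus contained in the union over $Q$ of the events $\{|M_jv_Q|\le r_l\text{ for all }j\ne i\}$. By independence of the rows, \eqref{eq:row}, \eqref{eq:class} and \eqref{eq:crude},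
\[
\mathbb{P}\bigl(\|M\|\le n^h,\ v^{(i)}\in\mathcal{V}\bigr)\le\sum_Q\prod_{j\ne i}\rho^{(j)}_{r_l}(A_jv_Q)\le N\Bigl(\min\{2n^{1/8}p,\ 1-q_0/2\}\Bigr)^{n-1}.
\]
If $kp>768$, the right side is at most $e^{n^{2/3}}(1-q_0/2)^{n-1}$. If $kp\le768$, we use $k\ge n^{1/4}/2$ and $p\ge n^{-a-3}$, and the right side is at most
\[
e^{n^{2/3}}\Bigl(\frac{C_1}{kp}\Bigr)^n(2n^{1/8}p)^{n-1}\le e^{n^{2/3}}\,\frac1p\Bigl(\frac{2C_1n^{1/8}}{k}\Bigr)^n\le e^{n^{2/3}}n^{a+3}\bigl(4C_1n^{-1/8}\bigr)^n .
\]

\subsection*{Conclusion}
Let $\gamma=\frac12\log\frac1{1-q_0/2}$. For $n$ large, $4C_1n^{-1/8}\le e^{-2\gamma}$, so both bounds are at most $e^{n^{2/3}}n^{a+3}e^{-2\gamma(n-1)}$. Summing over the classes and over $i$ multiplies this by at most $Ln^2((a+3)\log_2n+1)$. All factors other than $e^{-2\gamma n}$ are $e^{o(n)}$, uniformly in the data, so the sum in \eqref{eq:split} is at most $e^{-\gamma n}$ for $n\ge n_0(a,h,d,c_0,C_0,q_0)$. This proves Theorem~\ref{thm:general}. \qed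

\section{Proof of the entropy bound}\label{sec:entropy}

The proof of Proposition~\ref{prop:entropy} goes through the Fourier side. If $\rho_r(w)\ge p$, the characteristic function of $\sum\xi_iw_i$ is large on a set of frequencies that fills a proportion about $p$ of the disc of radius $1/r$. Taking sums of $k$ such frequencies raises the proportion to about $kp$, and on the larger set most of the individual factors still have modulus close to $1$. Conversely, a set of frequencies of proportion $kp$ is compatible with only about $1/(kp)$ values of a coordinate, at resolution $r$.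

For an integrable $g$ on $\mathbb{C}$ let $\hat g(x)=\int g(\theta)e^{\mathrm{i}\langle\theta,x\rangle}d\theta$. We use the standard facts that $\widehat{g*g}=\hat g^2$, that $\hat g(x)\to0$ as $|x|\to\infty$ (Riemann--Lebesgue), and that $\int|\hat g|^2=(2\pi)^2\int|g|^2$ if $g$ is also square integrable (Plancherel).

\subsection{A subadditive bound for the characteristic function}

Let $\xi'$ be an independent copy of $\xi$, and put $\zeta_i=\xi_i-\xi_i'$, $G_i=\{c_0\le|\zeta_i|\le C_0\}$, so that $\mathbb{P}(G_i)\ge q_0$. The characteristic function $\varphi_i(u)=\mathbb{E}e^{\mathrm{i}\langle u,\xi_i\rangle}$ satisfies $1-|\varphi_i(u)|^2=\mathbb{E}(1-\cos\langle u,\zeta_i\rangle)$. We keep only the part of this nonnegative expectation that comes from the event controlled by (H):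
\[
\psi_i(u)=\mathbb{E}\bigl[(1-\cos\langle u,\zeta_i\rangle)\mathbf{1}_{G_i}\bigr],\qquad u\in\mathbb{C}.
\]
For a random sign, $\psi_i(u)=\frac12(1-\cos(2\operatorname{Re}u))=\sin^2(\operatorname{Re}u)$. In general:
\begin{enumerate}
\item[(P1)] $0\le\psi_i\le2$, $\psi_i$ is even, $\psi_i(0)=0$, and $\psi_i$ is $C_0$-Lipschitz, because cosine is $1$-Lipschitz and $|\zeta_i|\le C_0$ on $G_i$. This replaces moment assumptions and is the only use of $C_0$.
\item[(P2)] $\psi_i(u+u')^{1/2}\le\psi_i(u)^{1/2}+\psi_i(u')^{1/2}$. Indeed $1-\cos x=2\sin^2(x/2)$, so $\psi_i(u)^{1/2}$ is the $L^2$ norm of $\sqrt2\sin(\langle u,\zeta_i\rangle/2)\mathbf{1}_{G_i}$; use $|\sin(x+y)|\le|\sin x|+|\sin y|$ and the triangle inequality in $L^2$.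
\item[(P3)] $|\varphi_i|^2\le1-\psi_i\le e^{-\psi_i}$.
\end{enumerate}
For $w\in\mathbb{C}^n$ put $\Psi_w(\theta)=\sum_i\psi_i(\theta\bar w_i)$. This function is continuous and even, vanishes at $0$, and $\Psi_w^{1/2}$ is subadditive by (P2) and the triangle inequality in $\ell^2$. For all $\theta,u,z\in\mathbb{C}$,
\begin{equation}\label{eq:adjoint}
\langle\theta\bar u,z\rangle=\operatorname{Re}(\bar\theta uz)=\langle\theta,uz\rangle ,
\end{equation}
so independence and (P3) give
\begin{equation}\label{eq:char}
\Bigl|\mathbb{E}e^{\mathrm{i}\langle\theta,\sum_i\xi_iw_i\rangle}\Bigr|=\prod_i|\varphi_i(\theta\bar w_i)|\le e^{-\Psi_w(\theta)/2}.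
\end{equation}

\subsection{From concentration to a large set of frequencies}

Concentration at scale $r$ is controlled by frequencies up to $1/r$.

\begin{lemma}[Esseen's inequality]\label{lem:esseen}
For a complex random variable $Z$, $r>0$ and $z\in\mathbb{C}$,
\[
\mathbb{P}(|Z-z|\le r)\le\frac{16}{\pi}r^2\int_{D(0,1/r)}\bigl|\mathbb{E}e^{\mathrm{i}\langle\theta,Z\rangle}\bigr|\,d\theta .
\]
\end{lemma}

\begin{proof}
We majorize the indicator of $D(0,r)$ by a nonnegative function whose Fourier transform is supported in $D(0,1/r)$. Let $g$ be the indicator of $D(0,1/(2r))$, a disc of area $\pi/(4r^2)$. Since $g$ is even, $\hat g$ is real and $f=\hat g^2\ge0$. For $|x|\le r$ and $|\theta|\le1/(2r)$ we have $\cos\langle\theta,x\rangle\ge\cos\frac12\ge\frac12$, so $\hat g(x)\ge\pi/(8r^2)$ and $f(x)\ge\pi^2/(64r^4)$. On the other hand $f=\widehat{g*g}$, where $g*g$ is supported in $D(0,1/r)$ and $0\le g*g\le\pi/(4r^2)$. By Fubini's theorem,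
\[
\mathbb{P}(|Z-z|\le r)\le\frac{64r^4}{\pi^2}\,\mathbb{E}f(Z-z)\le\frac{64r^4}{\pi^2}\cdot\frac{\pi}{4r^2}\int_{D(0,1/r)}\bigl|\mathbb{E}e^{\mathrm{i}\langle\theta,Z\rangle}\bigr|\,d\theta .\qedhere
\]
\end{proof}

We shall see that the level set $S=\{\Psi_w\le\mu\}$, with $\mu$ of order $\log(1/p)$, fills a proportion about $p$ of $D(0,1/r)$. Used directly, this would give $C/p$ choices per coordinate, with no gain. But the condition $\Psi_w\le\mu$ is wasteful: it bounds a sum of $n$ terms by $\log n$, whereas we only need most terms to be below a small constant $\eta$. Example~\ref{ex:integer} shows the room available. There $\psi_i(\theta\bar w_i)=\sin^2(w_i\operatorname{Re}\theta)\le H^2\operatorname{dist}(\operatorname{Re}\theta,\pi\mathbb{Z})^2$. This estimate gives $\Psi_w\le\mu$ on strips of half-width $\sqrt{\mu/n}/H$ around the lines $\operatorname{Re}\theta\in\pi\mathbb{Z}$, but it gives $\psi_i\le\eta$ for all $i$ on strips of half-width $\sqrt\eta/H$, wider by almost $\sqrt n$. For a general $w$ the way to widen $S$ is to pass to $kS=S+\dots+S$ ($k$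 terms), on which $\Psi_w\le k^2\mu$ by subadditivity. The next lemma says that the area grows linearly in $k$, even inside a bounded disc, until the disc is full.

\begin{lemma}[local growth of sumsets]\label{lem:sumset}
Let $S\subset D(0,R)$ be compact, with $S=-S$, and contain a neighborhood of $0$. Let $k\ge3$. If $D(0,R)\not\subset kS$, then $|kS\cap D(0,2R)|\ge\frac k6|S|$.
\end{lemma}

\begin{proof}
Write $D=D(0,R)$ and let $D(0,\varepsilon)\subset S$ with $\varepsilon>0$. Each $jS$ is compact, as a continuous image of $S^j$, and $jS\subset(j+1)S$ since $0\in S$.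

For each $1\le j\le k$ there is a point $y_j\in D\cap(j+1)S$ outside $jS$. Otherwise $D\cap(j+1)S\subset jS$ for some such $j$. Then for $x\in D\cap jS$ we have $D\cap D(x,\varepsilon)\subset D\cap(j+1)S\subset jS$, so $D\cap jS$ is open in $D$. It is also closed and nonempty, and $D$ is connected, so $D\subset jS\subset kS$, contrary to the hypothesis.

If $j\ge i+3$, the translates $y_i+S$ and $y_j+S$ are disjoint: otherwise $y_j\in y_i+S-S=y_i+2S\subset(i+3)S\subset jS$. For $j\le k-2$ we have $y_j+S\subset(j+2)S\subset kS$, and $y_j+S\subset D(0,2R)$. So the sets $y_j+S$ with $j\in\{1,4,7,\dots\}$, $j\le k-2$, are disjoint subsets of $kS\cap D(0,2R)$ of area $|S|$, and there are $\lfloor k/3\rfloor\ge k/6$ of them.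
\end{proof}

\begin{lemma}\label{lem:freq}
Let $k\geq3$, $r>0$, $p\in(0,1]$, $\mu=2\log(32/p)$, and let $w\in\mathbb{C}^n$ satisfy $\rho_r(w)\ge p$. There is a compact set $T\subset D(0,2/r)$ such that $\Psi_w\le k^2\mu$ on $T$ and
\[
\text{either}\quad D(0,1/r)\subset T\quad\text{or}\quad|T|\ge\frac{\pi kp}{192\,r^2}.
\]
\end{lemma}

\begin{proof}
Let $S=\{\theta\in D(0,1/r):\Psi_w(\theta)\le\mu\}$. By Lemma~\ref{lem:esseen}, whose right side does not depend on $z$, and by \eqref{eq:char},
\[
p\le\frac{16}\pi r^2\int_{D(0,1/r)}e^{-\Psi_w/2}\le\frac{16}\pi r^2|S|+\frac{16}{\pi}r^2\cdot\frac{\pi}{r^2}e^{-\mu/2}=\frac{16}\pi r^2|S|+\frac p2 .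
\]
Hence $|S|\ge\pi p/(32r^2)$. Since $\Psi_w$ is continuous and even, $\Psi_w(0)=0$ and $\mu>0$, the set $S$ satisfies the hypotheses of Lemma~\ref{lem:sumset} with $R=1/r$. Take $T=kS\cap D(0,2/r)$.
\end{proof}

\subsection{From a large set of frequencies to few values of a coordinate}

If $\psi_i(\theta\bar u)$ is small on average over $\theta\in T$, the plane wave $e^{\mathrm{i}\langle\theta,u\zeta_i\rangle}$ is typically close to $1$ on $T$. Plane waves with separated wave vectors are almost orthogonal on a large disc, so few of them can be close to $1$ on a common large set. The almost orthogonality is expressed by the following inequality.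

\begin{lemma}[large sieve]\label{lem:sieve}
If $z_1,\dots,z_N\in\mathbb{C}$ are pairwise at distance at least $\delta>0$ and $\delta'=\min(\delta/2,1/R)$, then
\[
\int_{D(0,R)}\Bigl|\sum_je^{\mathrm{i}\langle\theta,z_j\rangle}\Bigr|^2d\theta\le\frac{16\pi N}{\delta'^2}.
\]
\end{lemma}

\begin{proof}
Let $g$ be the indicator of $D(0,\delta')$ and $F(x)=\sum_jg(x-z_j)$, so that $\hat F(\theta)=\hat g(\theta)\sum_je^{\mathrm{i}\langle\theta,z_j\rangle}$. For $|\theta|\le R$ and $|x|\le\delta'$ we have $|\langle\theta,x\rangle|\le1$, so $\hat g(\theta)\ge\pi\delta'^2\cos1\ge\pi\delta'^2/2$. The discs $D(z_j,\delta')$ overlap only in null sets, so $\int F^2=N\pi\delta'^2$. By Plancherel's identity the integral in the statement is at most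
$\frac{4}{\pi^2\delta'^4}(2\pi)^2N\pi\delta'^2=16\pi N/\delta'^2$.
\end{proof}

For a Borel set $T$ of finite positive area, $\operatorname{av}_T$ denotes the average over $\theta\in T$.

\begin{lemma}\label{lem:few}
Let $r,\tau>0$ and $c_1=\min(c_0\tau/2,1/2)$. Let $T\subset D(0,2/r)$ be Borel with $|T|>0$, fix $i$, and let $U\subset\mathbb{C}$ be a finite set whose points are pairwise at distance at least $\tau r$ and satisfy $\operatorname{av}_T\psi_i(\theta\bar u)\le q_0/2$. Then $|U|\le64\pi/(c_1^2r^2|T|)$.
\end{lemma}

\begin{proof}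
Assume $U\ne\emptyset$. For $u\in U$, by \eqref{eq:adjoint} and Fubini's theorem,
\[
\mathbb{E}\bigl[\mathbf{1}_{G_i}\operatorname{av}_T\cos\langle\theta,u\zeta_i\rangle\bigr]=\mathbb{P}(G_i)-\operatorname{av}_T\psi_i(\theta\bar u)\ge\mathbb{P}(G_i)-\frac{q_0}2\ge\frac12\mathbb{P}(G_i).
\]
On $G_i$ the points $u\zeta_i$, $u\in U$, are pairwise at distance at least $c_0\tau r$; here the lower bound in (H) is essential, since for $\zeta_i=0$ all the waves coincide. Sum over $u\in U$, apply the Cauchy--Schwarz inequality on $T$, and then Lemma~\ref{lem:sieve} with $R=2/r$, $\delta=c_0\tau r$, $\delta'=c_1r$: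
\[
\frac{|U|}2\mathbb{P}(G_i)\le\mathbb{E}\Bigl[\mathbf{1}_{G_i}\operatorname{av}_T\Bigl|\sum_{u\in U}e^{\mathrm{i}\langle\theta,u\zeta_i\rangle}\Bigr|\Bigr]\le\mathbb{P}(G_i)\Bigl(\frac{16\pi|U|}{c_1^2r^2|T|}\Bigr)^{1/2}.
\]
Divide by $\mathbb{P}(G_i)>0$ and square.
\end{proof}

\subsection{Proof of Proposition~\ref{prop:entropy}}

The letter $C$ denotes constants that depend only on $\alpha,c_0,C_0,q_0$ and may change from line to line, and $n$ is large in terms of these parameters; in particular $k\ge3$. With $\mu=2\log(32/p)\le C\log n$ we have $k^2\mu\le Cn^{1/2}\log n$. Let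
\[
\eta=\frac{q_0}{12},\qquad\tau=\min\Bigl(1,\frac{\eta}{2C_0}\Bigr),\qquad\Lambda=\tau r\,\mathbb{Z}[\mathrm{i}]\cap D(0,n^\alpha+\tau r).
\]
A square lattice of mesh $\sigma$ has at most $(2R/\sigma+1)^2$ points in $D(0,R)$, and every point of the plane is within $\sigma$ of it. Since $n^{-\alpha}\le r\le1$, we get $|\Lambda|\le n^C$, $|u|\le2n^\alpha$ on $\Lambda$, and every point of $D(0,n^\alpha)$ is within $\tau r\le r$ of $\Lambda$.

In both cases below, each $w\in W$ has a set $J$ of at most $n'\le Cn^{1/2}\log n$ exceptional coordinates, about which we know nothing and which we approximate by arbitrary points of $\Lambda$. A subset of $\{1,\dots,n\}$ with at most $n'$ elements can be listed as a word of length $\lfloor n'\rfloor$ in $n+1$ letters, one of them a blank. So the number of choices of $J$ and of $(u_i)_{i\in J}\in\Lambda^J$ is at most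
\begin{equation}\label{eq:exceptional}
(n+1)^{n'}|\Lambda|^{n'}\le e^{Cn^{1/2}\log^2n}.
\end{equation}
This is why $k$ is taken well below $\sqrt n$: the cost \eqref{eq:exceptional} is driven by $k^2\mu$ and must stay subexponential. Let $w\in W$, and let $T$ be given by Lemma~\ref{lem:freq}.

\medskip
\noindent\emph{Case $kp>768$.} The second alternative of Lemma~\ref{lem:freq} would give $|T|>4\pi/r^2=|D(0,2/r)|$, which is impossible. So $\Psi_w\le k^2\mu$ on all of $D(0,1/r)$, and we show that most coordinates of $w$ are small, as in the case $p>\frac38$ of Section~\ref{sec:idea}. For $x\ge0$ let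
\[
\chi(x)=\frac1\pi\int_{D(0,1)}\bigl(1-\cos(x\operatorname{Re}\theta)\bigr)\,d\theta .
\]
This function is continuous; it is positive for $x>0$, since the integrand is nonnegative and vanishes only on finitely many segments; and it tends to $1$ at infinity by the Riemann--Lebesgue lemma. Hence $\chi_0:=\inf_{x\ge c_0}\chi(x)>0$. By scaling and rotation invariance, the average of $1-\cos\langle\theta,z\rangle$ over $\theta\in D(0,1/r)$ is $\chi(|z|/r)$. Averaging $\Psi_w$ over $D(0,1/r)$ and using \eqref{eq:adjoint},
\[
k^2\mu\ge\sum_i\mathbb{E}\bigl[\mathbf{1}_{G_i}\,\chi(|w_i\zeta_i|/r)\bigr]\ge q_0\chi_0\,\#\{i:|w_i|>r\},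
\]
because $|w_i\zeta_i|/r\ge c_0$ on $G_i$ when $|w_i|>r$. So $J=\{i:|w_i|>r\}$ has at most $n'=k^2\mu/(q_0\chi_0)$ elements. Take $u_i=0$ for $i\notin J$ and $u_i\in\Lambda$ within $r$ of $w_i$ for $i\in J$. The number of centers $u$ is bounded by \eqref{eq:exceptional}, hence by $e^{n^{2/3}}$.

\medskip
\noindent\emph{Case $kp\le768$.} Now both alternatives give
\begin{equation}\label{eq:Tarea}
|T|\ge\frac{\pi kp}{768\,r^2},
\end{equation}
the first because then $|T|\ge\pi/r^2$. Choose $u_i\in\Lambda$ with $|u_i-w_i|\le\tau r$ for every $i$; then $w$ lies in the polydisc of radius $r$ around $u$, and we must count the possible $u$. Since $\sum_i\operatorname{av}_T\psi_i(\theta\bar w_i)\le k^2\mu$, the set $J=\{i:\operatorname{av}_T\psi_i(\theta\bar w_i)>\eta\}$ has at most $n'=k^2\mu/\eta$ elements. For $\theta\in T$, (P1) gives $|\psi_i(\theta\bar u_i)-\psi_i(\theta\bar w_i)|\le C_0\cdot\frac2r\cdot\tau r\le\eta$, so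
\begin{equation}\label{eq:good}
\operatorname{av}_T\psi_i(\theta\bar u_i)\le2\eta\qquad(i\notin J).
\end{equation}

For a given $T$, Lemma~\ref{lem:few} leaves few possibilities for $u_i$. But $T$ depends on $w$, and we cannot afford to enumerate all sets $T$. We only need $T$ through the polynomially many averages $\operatorname{av}_T\psi_i(\theta\bar u)$, $1\le i\le n$, $u\in\Lambda$, up to a constant error, and for this a sample of $O(\log n)$ points of $T$ is enough. Recall Hoeffding's inequality: the empirical mean of $\nu$ i.i.d.\ variables with values in $[0,2]$ deviates from the mean by more than $\eta$ with probability at most $2e^{-\nu\eta^2/2}$. Fix $\nu=\lceil C\log n\rceil$, independent of $w$, such that $2n|\Lambda|e^{-\nu\eta^2/2}<1$. Sampling $\theta_1,\dots,\theta_\nu$ independently and uniformly in $T$ and taking a union bound over the pairs $(i,u)$, we find $\theta_1,\dots,\theta_\nu\in T$ with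
\begin{equation}\label{eq:sample}
\Bigl|\frac1\nu\sum_{t=1}^\nu\psi_i(\theta_t\bar u)-\operatorname{av}_T\psi_i(\theta\bar u)\Bigr|\le\eta\qquad\text{for all $i$ and all }u\in\Lambda .
\end{equation}
To make the number of samples finite we round them. Let $\sigma=\eta/(2C_0n^\alpha)$ and $\Theta=\sigma\mathbb{Z}[\mathrm{i}]\cap D(0,2/r+\sigma)$, so that $|\Theta|\le(4/(r\sigma)+3)^2\le n^C$. Choose $\theta'_t\in\Theta$ with $|\theta_t-\theta_t'|\le\sigma$. By (P1), $|\psi_i(\theta_t\bar u)-\psi_i(\theta_t'\bar u)|\le C_0\,\sigma\cdot2n^\alpha=\eta$ for $u\in\Lambda$. Together with \eqref{eq:sample}, this shows that the empirical mean over $\theta_1',\dots,\theta_\nu'$ is within $2\eta$ of $\operatorname{av}_T\psi_i(\theta\bar u)$. Put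
\[
\Lambda_i=\Bigl\{u\in\Lambda:\ \frac1\nu\sum_{t=1}^\nu\psi_i(\theta_t'\bar u)\le4\eta\Bigr\}.
\]
By \eqref{eq:good}, $u_i\in\Lambda_i$ for $i\notin J$. Every $u\in\Lambda_i$ satisfies $\operatorname{av}_T\psi_i(\theta\bar u)\le6\eta=q_0/2$, and the points of $\Lambda_i$ are pairwise at distance at least $\tau r$. Lemma~\ref{lem:few} and \eqref{eq:Tarea} give
\[
|\Lambda_i|\le\frac{64\pi}{c_1^2r^2|T|}\le\frac{C_1}{kp},\qquad C_1=\frac{64\cdot768}{c_1^2},
\]
where $c_1=\min(c_0\tau/2,1/2)$ depends only on $c_0,C_0,q_0$. Since $C_1\ge768$, we have $C_1/(kp)\ge1$.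

The family $(\Lambda_i)_{1\le i\le n}$ is determined by $(\theta_1',\dots,\theta_\nu')\in\Theta^\nu$. There are at most $n^{C\nu}\le e^{C\log^2n}$ such tuples, and we keep only those for which $|\Lambda_i|\le C_1/(kp)$ for all $i$; the tuple built from any $w\in W$ is kept. Given the tuple, the choices of $J$ and $(u_i)_{i\in J}$ are counted by \eqref{eq:exceptional}, and there are at most $(C_1/(kp))^{n-|J|}\le(C_1/(kp))^n$ choices of $(u_i)_{i\notin J}$. The total number of centers is at most $e^{Cn^{1/2}\log^2n}(C_1/(kp))^n\le e^{n^{2/3}}(C_1/(kp))^n$. \qed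

\section{Constraints on the exponent and on the hypotheses}\label{sec:limits}

The first two examples give lower bounds for any exponent $b=b(a,c)$ for which the conclusion of Theorem~\ref{thm:main} holds. The last two show what fails without the lower bound on $s(A_j)$ and without a fixed law.

\begin{example}[$b\ge a$ is necessary]
Let the entries be real standard Gaussian variables, $A_j=I$ and $A=0$. The normal vector $v=v^{(n)}$ is real and independent of $R_n$, so $R_nv$ is standard Gaussian, and $s(X)\le\|Xv\|=|R_nv|$. The Gaussian density is at least $\frac16$ on $[-1,1]$, so $\mathbb{P}(s(X)\le n^{-b})\ge n^{-b}/3$. If this is at most $n^{-a}$ for all large $n$, then $b\ge a$.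
\end{example}

\begin{example}[$b\ge c-1$ is necessary, for every $a>0$]
Let $c>1$, since otherwise there is nothing to prove. Let the entries be uniform on $\{-\sqrt{3/2},0,\sqrt{3/2}\}$, with mean $0$ and variance $1$, let $A_j=I$ and $A=\operatorname{diag}(0,\lambda,\dots,\lambda)$ with $\lambda=n^c$. On the event $\{X_{11}=0\}$, of probability $\frac13$,
\[
X+A=\begin{pmatrix}0&y\\x&\lambda I+X'\end{pmatrix},\qquad\|X'\|\le\|X'\|_{HS}\le\sqrt{3/2}\,n\le\lambda/2
\]
for $n$ large. So $N=\lambda I+X'$ satisfies $s(N)\ge\lambda/2$, that is, $\|N^{-1}\|\le2/\lambda$. The vector $v$ with first coordinate $1$ and remaining block $-N^{-1}x$ has $\|v\|\ge1$, and $(X+A)v$ has first coordinate $-yN^{-1}x$ and remaining block $0$. Since $\|x\|,\|y\|\le\sqrt{3n/2}$, its norm is at most $\frac32n\cdot\frac2\lambda$. Hence $\mathbb{P}(s(X+A)\le3n^{1-c})\ge\frac13$. If $b<c-1$, then $n^{-b}\ge3n^{1-c}$ for $n$ large, which contradicts the bound $n^{-a}$. In contrast with Example~\ref{ex:density}, for laws with atoms $b$ must depend on $c$.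
\end{example}

\begin{example}[a polynomial lower bound on $s(A_j)$ cannot be dropped]
Take $A=0$ and $A_j=\operatorname{diag}(\varepsilon_n,1,\dots,1)$ for all $j$, with $\varepsilon_n=n^{-\omega_n}$ and $\omega_n\to\infty$. Then $s(Y)\le\|Ye_1\|=\varepsilon_n\|Xe_1\|$ and $\mathbb{E}\|Xe_1\|^2=n(1+|m|^2)$. By Markov's inequality, $s(Y)\le2\varepsilon_n\sqrt{n(1+|m|^2)}$ with probability at least $\frac34$, and this threshold is below $n^{-b}$ for every fixed $b$ and large $n$.
\end{example}

\begin{example}[the law cannot vary freely with $n$]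
Let the entries equal $n$ and $-n$ with probability $\frac12n^{-2}$ each and $0$ otherwise, so that the mean is $0$ and the variance is $1$. With $A_j=I$ and $A=0$, the first row vanishes with probability $(1-n^{-2})^n\ge1-\frac1n$, and then $s(X)=0$. Here \eqref{eq:H} fails for constants independent of $n$. By Theorem~\ref{thm:general}, the law may depend on $n$, and on the entry, as long as the constants in \eqref{eq:H} do not.
\end{example}

\begin{thebibliography}{9}

\bibitem{blog}
``For every $A\in\mathcal{M}_n(\mathbb{C})$ let us define'',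
\texttt{https://djalil.chafai.net/\allowbreak blog/\allowbreak 2010/\allowbreak 04/\allowbreak 27/\allowbreak least-singular-\allowbreak value-of-random-\allowbreak matrices-with-\allowbreak independent-rows}

\end{thebibliography}
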